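\title{A non-residually finite ascending HNN-extension of a finitely presented residually finite group}

\begin{abstract}
We construct a finitely presented residually finite group $G$ and, for each integer $p\ge 2$, an injective endomorphism $\phi_p$ of $G$ whose ascending HNN-extension $H_p$ is not residually finite. The Heisenberg relation encodes divisibility of integers as membership in a double coset of two finitely generated subgroups; this double coset is separable, but not by the finite quotients that extend to $H_p$. We also show that $G$ and $H_p$ have finite classifying spaces, of dimension $3$ and at most $4$, and we determine the finite residual of $H_p$ exactly.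
\end{abstract}

\section{Introduction}

Let $G$ be a group and $\phi\colon G\to G$ an injective homomorphism. The \emph{ascending HNN-extension} of $G$ associated to $\phi$ is
\[
G*_\phi=\langle G,\,t \mid t^{-1}gt=\phi(g)\ \text{ for every } g\in G\rangle .
\]
As in every HNN-extension, the natural map $G\to G*_\phi$ is injective; the letter $t$ turns $\phi$ into a conjugation. A group is \emph{residually finite} if every non-identity element has non-identity image under some homomorphism to a finite group. Equivalently, its \emph{finite residual}, the intersection of all its subgroups of finite index, is trivial.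

Does $G*_\phi$ inherit residual finiteness from $G$? The simplest cases say yes. If $\phi$ is an automorphism of a finitely generated residually finite group, then $G*_\phi=G\rtimes\mathbb Z$ is residually finite, and so is $\langle z,t\mid t^{-1}zt=z^p\rangle$, the extension of $\mathbb Z$ by multiplication by $p$; both facts follow from Lemma~\ref{lem:stable}. On the other hand, Sapir and Wise constructed non-residually finite ascending HNN-extensions of finitely generated residually finite groups. The following problem, from \cite{problem}, asks whether finite presentability of the base, which makes $G*_\phi$ finitely presented as well, restores the property.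

\medskip\noindent\textbf{Problem.} \emph{Do there exist a finitely presented residually finite group $G$ and an injective endomorphism $\phi$ of $G$ such that $G*_\phi$ is not residually finite?}\medskip

One might guess not, since the most direct attempt at an example (Section~\ref{sec:idea}) uses infinitely many relations. The answer is yes. Throughout, $[g,h]=ghg^{-1}h^{-1}$.

\begin{theorem}\label{thm:main}
Let
\[
G=\bigl\langle b,z,c,u,x,y \bigm| [b,z],\ [u,z],\ [u,c],\ ubu^{-1}=bz,\ [x,b],\ [x,cu],\ [y,b],\ [y,c],\ [x,y]\bigr\rangle,
\]
let $p\ge2$ be an integer, and set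
\[
\phi=\phi_p\colon\quad b\mapsto b,\quad z\mapsto z^p,\quad c\mapsto c^p,\quad u\mapsto u^p,\quad x\mapsto x,\quad y\mapsto y .
\]
Then $G$ is residually finite, $\phi$ is an injective endomorphism of $G$, and $H_p=G*_\phi$ is not residually finite. Explicitly, for $g=c^pzc^{-p}$ the element $[x,gyg^{-1}]\ne1$ is sent to the identity by every homomorphism from $H_p$ to a finite group.
\end{theorem}

The same group $G$ serves for all $p\ge2$. By Mal'cev's theorem, finitely generated residually finite groups are Hopfian (every surjective endomorphism is an automorphism), so one route to non-residual finiteness is through a non-injective surjection; we do not take it, and exhibit an element of the finite residual instead. The example is also small in the topological sense.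

\begin{theorem}\label{thm:dim}
The group $G$ has a finite $3$-dimensional $K(G,1)$, so $G$ is torsion-free, and its cohomological dimension is $\operatorname{cd}G=3$. Each $H_p$ $(p\ge2)$ has a finite $K(H_p,1)$ of dimension at most $4$.
\end{theorem}

Section~\ref{sec:idea} explains where the presentation of $G$ comes from. Theorem~\ref{thm:main} is proved in Sections~\ref{sec:closed}--\ref{sec:proof}. Theorem~\ref{thm:residual} then computes the finite residual of $H_p$, and Section~\ref{sec:dim} proves Theorem~\ref{thm:dim}.

\section{Finite quotients and divisibility}\label{sec:idea}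

\subsection*{What the finite quotients of $G*_\phi$ see}
Let $\phi$ be an endomorphism of a group $G$. A normal subgroup $K$ of finite index is \emph{$\phi$-stable} if $\phi^{-1}(K)=K$. This holds exactly when $\phi(K)\subseteq K$ and the induced endomorphism $\bar\phi$ of the finite group $G/K$ is injective, that is, an automorphism. Finite intersections of $\phi$-stable subgroups are $\phi$-stable.

\begin{lemma}\label{lem:stable}
Let $\phi$ be an injective endomorphism of a group $G$, and $H=G*_\phi$.
\begin{enumerate}
\item[(a)] An element of $H$ with zero exponent sum in $t$ is conjugate to an element of $G$; any other element has nontrivial image in a finite cyclic group.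
\item[(b)] The $\phi$-stable subgroups are exactly the subgroups $G\cap\ker\theta$, where $\theta$ is a homomorphism from $H$ to a finite group. Hence $H$ is residually finite if and only if the $\phi$-stable subgroups intersect trivially.
\item[(c)] If $G$ is finitely generated and residually finite and $\phi$ is an automorphism, then $H$ is residually finite.
\end{enumerate}
\end{lemma}

\begin{proof}
(a) Using $gt=t\phi(g)$ and $t^{-1}g=\phi(g)t^{-1}$, one writes every element as $t^agt^{-a'}$ with $a,a'\ge0$ and $g\in G$. The exponent sum is a homomorphism $H\to\mathbb Z$ with value $a-a'$.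

(b) Since $\theta(\phi(g))$ is conjugate to $\theta(g)$, the subgroup $G\cap\ker\theta$ is $\phi$-stable. Conversely, let $K$ be $\phi$-stable and let $m$ be the order of $\bar\phi$. Then $H$ maps to the finite group $(G/K)\rtimes\langle\tau\mid\tau^m\rangle$ with $\tau^{-1}\bar g\tau=\bar\phi(\bar g)$, and the kernel meets $G$ in $K$. The last claim follows from (a).

(c) A finitely generated group has finitely many subgroups of each finite index. Their intersection is preserved by all automorphisms, so it is normal and $\phi$-stable. Thus every subgroup of finite index contains a $\phi$-stable one, and (b) applies.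
\end{proof}

Part (c) is a case of Mal'cev's result on split extensions. For $G=\mathbb Z$ and $\phi(m)=pm$, the stable subgroups are the $n\mathbb Z$ with $\gcd(n,p)=1$. They intersect trivially, so the extension is residually finite. Something has been lost all the same: $p\mathbb Z+n\mathbb Z=\mathbb Z$ for all such $n$, so no finite quotient of the extension distinguishes $1$ from the multiples of $p$. The construction turns this loss into a failure of residual finiteness.

\subsection*{From a subgroup to an element}
Let $D$ be a subgroup of a group $\Gamma$, and adjoin a letter $x$ with the relations $[x,d]=1$ for $d\in D$. In this HNN-extension, Britton's lemma gives $[x,g]=1$ if and only if $g\in D$. An endomorphism $\phi$ of $\Gamma$ with $\phi(D)\subseteq D$ extends by $x\mapsto x$. If $g\notin D$ but $g\in DK$ for every $\phi$-stable $K$, then $[x,g]\ne1$ dies in every finite quotient in which $\phi$ becomes a conjugation. The first try is $\Gamma=\langle z\rangle$, $D=\langle z^p\rangle$, $\phi(z)=z^p$. It fails because the extension of $\phi$ kills $[x,z]$: injectivity requires $\phi^{-1}(D)=D$.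

The cure is to spread the condition over levels $h\in\mathbb Z$, to ask for divisibility by $h$ at level $h$, and to let $\phi$ carry level $h$ to level $ph$, because $ph\mid pm$ if and only if $h\mid m$. In the free group on $c,z$ the elements $z_h=c^hzc^{-h}$ freely generate the kernel of the exponent sum in $c$, and $\phi\colon c\mapsto c^p,\ z\mapsto z^p$ sends $z_h^m$ to $z_{ph}^{pm}$. The subgroup $D$ generated by all $z_h^h$ consists of the reduced products of powers $z_h^m$ with $h\mid m$; so $\phi^{-1}(D)=D$ and $z_p\notin D$. But $D$ is free of infinite rank, and centralizing it costs one relation for each $h$.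

\subsection*{Multiplication from the Heisenberg relation}
To obtain all levels from finitely many relations, let
\[
\Gamma=\langle b,z,c,u\mid [b,z],\ [u,z],\ [u,c],\ ubu^{-1}=bz\rangle,\qquad D_1=\langle b,cu\rangle,\quad D_2=\langle b,c\rangle,\quad E=D_1D_2 .
\]
The relations give $u^hbu^{-h}=bz^h$, hence $u^hb^\kappa u^{-h}=b^\kappa z^{\kappa h}$ for all $h,\kappa\in\mathbb Z$. Since $(cu)^h=c^hu^h$,
\begin{equation}\label{eq:heis}
(cu)^hb^\kappa(cu)^{-h}\cdot c^hb^{-\kappa}c^{-h}=c^h\,b^\kappa z^{\kappa h}\,b^{-\kappa}c^{-h}=c^hz^{\kappa h}c^{-h}.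
\end{equation}
The left side is an element of $D_1$ times an element of $D_2$. So $c^hz^mc^{-h}\in E$ whenever $h\mid m$, and we shall prove the converse. The letter $c$ keeps the levels apart: if $c$ commuted with $z$, the case $h=1$ would put every power of $z$ into $E$.

The price is that $E$ is a double coset and not a subgroup; indeed $D_1\cup D_2$ contains $b$, $c$, $cu$ and so generates $\Gamma$. This is why $G$ has two new letters: $x$ centralizes $D_1$, $y$ centralizes $D_2$, and $[x,y]=1$. If $g=d_1d_2$ with $d_j\in D_j$, then
\begin{equation}\label{eq:comm}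
[x,gyg^{-1}]=[x,d_1yd_1^{-1}]=d_1[x,y]d_1^{-1}=1 .
\end{equation}

\begin{proposition}\label{prop:dies}
The map $\phi$ of Theorem~\ref{thm:main} defines endomorphisms of $\Gamma$ and of $G$. For $g=c^pzc^{-p}$, every homomorphism $\theta$ from $\langle G,t\mid t^{-1}wt=\phi(w)\ (w\in G)\rangle$ to a finite group kills $[x,gyg^{-1}]$.
\end{proposition}

\begin{proof}
Powers of commuting elements commute, $u^pbu^{-p}=bz^p=\phi(b)\phi(z)$, and $\phi(c)\phi(u)=(cu)^p$ commutes with $x$. So all relations are preserved. The elements $\theta(z)$ and $\theta(z)^p$ are conjugate. If $n$ is the order of the first, the second has order $n/\gcd(n,p)$, so $\gcd(n,p)=1$. Choose $\kappa$ with $p\kappa\equiv1\pmod n$ and put $g'=c^pz^{p\kappa}c^{-p}$. Then $\theta(g)=\theta(g')$, and $g'\in E$ by \eqref{eq:heis}. By \eqref{eq:comm}, $\theta([x,gyg^{-1}])=\theta([x,g'yg'^{-1}])=1$.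
\end{proof}

\begin{example}\label{ex:two}
Let $p=2$ and $g=c^2zc^{-2}$. In a finite quotient of $H_2$ the image of $z$ has odd order $n$, and $g$ is confused with $c^2z^{n+1}c^{-2}\in E$. A finite quotient of $\Gamma$ in which $z$ has order $2$ tells $g$ from $E$. Let $B\cong(\mathbb Z/2)^4$ have basis $b_0,b_1,z_0,z_1$, written multiplicatively. Let $\bar c$ exchange the indices $0$ and $1$, and let $\bar u$ send $b_i$ to $b_iz_i$ and fix $z_i$. These are commuting involutions, and $b\mapsto b_0$, $z\mapsto z_0$, $c\mapsto\bar c$, $u\mapsto\bar u$ defines a homomorphism from $\Gamma$ to the group $B\rtimes\langle\bar c,\bar u\rangle$ of order $64$. Conjugation by $\bar c\bar u$ exchanges $b_0$ and $b_1z_1$, so the images of $D_1,D_2$ are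
\[
\bar D_1=\langle b_0,b_1z_1\rangle\rtimes\langle\bar c\bar u\rangle,\qquad \bar D_2=\langle b_0,b_1\rangle\rtimes\langle\bar c\rangle .
\]
If $\bar d_1\bar d_2\in B$, then the parity of $\bar u$ forces $\bar d_1\in B$, hence $\bar d_2\in B$. So $\bar D_1\bar D_2\cap B=\langle b_0,b_1,z_1\rangle$. The image of $g$ is $z_0$, which is not in this subgroup; hence $g\notin E$.
\end{example}

It remains to prove that $[x,gyg^{-1}]\neq1$, that $G$ is residually finite, and that $\phi$ is injective. Section~\ref{sec:raag} reduces these to three statements about $\Gamma$: that $g\notin E$; that $\{1\},D_1,D_2,E$ can be separated from outside elements in finite quotients; and that $\phi$ is injective on $\Gamma$ with $\phi^{-1}(D_j)=D_j$ and $\phi^{-1}(E)=E$.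

\section{Closed subsets}\label{sec:closed}

Let $\mathcal K$ be a nonempty family of normal subgroups of finite index in a group $\Gamma$, closed under finite intersections. A subset $S\subseteq\Gamma$ is \emph{$\mathcal K$-closed} if for each $g\notin S$ there is $K\in\mathcal K$ with $g\notin SK$, that is, the image of $g$ in $\Gamma/K$ lies outside the image of $S$. We use the $\phi$-stable subgroups, and the families $\{K:\Gamma/K\in\mathcal C\}$, where $\mathcal C$ is either the class of all finite groups or the class of finite $\ell$-groups for a prime $\ell$. In the latter cases we say \emph{$\mathcal C$-closed}; these are the closed sets of the profinite and the pro-$\ell$ topology. \emph{Closed} alone refers to the profinite topology. Both classes $\mathcal C$ are closed under subgroups, finite direct products and extensions. The set $\{1\}$ is closed exactly when $\Gamma$ is residually finite.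

\begin{lemma}\label{lem:closed}
\begin{enumerate}
\item[(a)] If $S_1,\dots,S_m$ are $\mathcal K$-closed and $a_i,d_i\in\Gamma$, then $\bigcup_ia_iS_id_i$ is $\mathcal K$-closed.
\item[(b)] Let $\rho$ be an endomorphism of $\Gamma$ with $\rho^2=\rho$ and $\rho^{-1}(K)\in\mathcal K$ for all $K\in\mathcal K$. If $\{1\}$ is $\mathcal K$-closed, so is $\rho(\Gamma)$. The condition on $\rho^{-1}(K)$ holds for the families defined by $\mathcal C$.
\item[(c)] Let $L\trianglelefteq\Gamma$ with $\Gamma/L\in\mathcal C$. A subset of $L$ that is $\mathcal C$-closed in $L$ is $\mathcal C$-closed in $\Gamma$. If $T$ is $\mathcal C$-closed in $\Gamma$, then $T\cap L$ is $\mathcal C$-closed in $L$.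
\end{enumerate}
\end{lemma}

\begin{proof}
(a) We have $aSdK=a(SK)d$, and for a union one intersects the finitely many subgroups $K$.

(b) Let $g\notin\rho(\Gamma)$; then $g^{-1}\rho(g)\neq1$. Choose $K\in\mathcal K$ with $g^{-1}\rho(g)\notin K$ and put $K'=K\cap\rho^{-1}(K)$. If $g=dk$ with $d\in\rho(\Gamma)$ and $k\in K'$, then $\rho(d)=d$ gives $g^{-1}\rho(g)=k^{-1}\rho(k)\in K$, a contradiction. Finally, $\Gamma/\rho^{-1}(K)$ embeds in $\Gamma/K$.

(c) Let $S\subseteq L$ be $\mathcal C$-closed in $L$ and $g\notin S$. If $g\notin L$, then $g\notin SL$. Otherwise $g\notin SL'$ for some $L'\trianglelefteq L$ with $L/L'\in\mathcal C$. Let $K$ be the intersection of the finitely many $\Gamma$-conjugates of $L'$. Then $L/K$ embeds in a product of copies of $L/L'$, so $L/K$ and $\Gamma/K$ lie in $\mathcal C$, and $g\notin SK$. For the second claim, if $g\in L$ and $g\notin TK$, then $g\notin(T\cap L)(K\cap L)$, and $L/(K\cap L)$ embeds in $\Gamma/K$.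
\end{proof}

With $S=\{1\}$, part (c) shows that a group with a residually finite normal subgroup of finite index is residually finite. We use two facts on a free group $L$. First, $L$ is residually a finite $\ell$-group for every prime $\ell$, so $\{1\}$ is $\mathcal C$-closed for both kinds of $\mathcal C$. Second:

\begin{theorem}\label{thm:RZ}
Let $L_1,L_2$ be finitely generated subgroups of a free group $L$. Then $L_1L_2$ is closed in $L$ \cite{Niblo,RZ93}. If $L_1$ and $L_2$ are closed in the pro-$\ell$ topology of $L$, then so is $L_1L_2$ \cite{RZ94}.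
\end{theorem}

\section{Groups built from a double coset}\label{sec:raag}

We need a model of $G$ in which commutation of conjugates of $x$ and $y$ can be read off. For a graph $\mathcal G$, the \emph{right-angled Artin group} $A(\mathcal G)$ has the vertices as generators and the relations that adjacent vertices commute. A subgraph $\mathcal G_0$ is \emph{full} if it contains every edge of $\mathcal G$ between its vertices. Then $A(\mathcal G_0)\to A(\mathcal G)$ is injective, since killing the other vertices defines a left inverse. In particular, two distinct non-adjacent vertices generate a free group of rank $2$. If $\mathcal G$ is finite, then $A(\mathcal G)$ is linear \cite{HW,DJ}, hence residually finite, as is every finitely generated linear group.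

In this section $\Gamma$ is any group, $D_1,D_2$ are subgroups, and $S\subseteq\Gamma$ satisfies $D_1SD_2=S$. Let $\mathcal G(\Gamma,S)$ be the bipartite graph with vertices $x_{gD_1}$ and $y_{hD_2}$, indexed by $\Gamma/D_1$ and $\Gamma/D_2$, in which $x_{gD_1}$ and $y_{hD_2}$ are adjacent if $g^{-1}h\in S$. This does not depend on the representatives because $D_1SD_2=S$, and $\Gamma$ acts on the graph by left multiplication. Put
\[
G(\Gamma,S)=A(\mathcal G(\Gamma,S))\rtimes\Gamma,\qquad x=x_{D_1},\quad y=y_{D_2},
\]
so that $gxg^{-1}=x_{gD_1}$ and $hyh^{-1}=y_{hD_2}$.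

\begin{lemma}\label{lem:pres}
The group $G(\Gamma,S)$ has the presentation
\[
\bigl\langle \Gamma,x,y\bigm| [x,d_1]\ (d_1\in D_1),\ \ [y,d_2]\ (d_2\in D_2),\ \ [x,sys^{-1}]\ (s\in S)\bigr\rangle,
\]
and for $g\in\Gamma$ we have $[x,gyg^{-1}]=1$ if and only if $g\in S$. The group $G$ of Theorem~\ref{thm:main} is $G(\Gamma,E)$ for the data of Section~\ref{sec:idea}.
\end{lemma}

\begin{proof}
Let $\Pi$ be the presented group. Its relations hold in $G(\Gamma,S)$, which gives a map $\Pi\to G(\Gamma,S)$. Conversely, send $x_{gD_1}$ to $gxg^{-1}$ and $y_{hD_2}$ to $hyh^{-1}$ in $\Pi$; the first two families of relations make this well defined. If $s=g^{-1}h\in S$, then $[gxg^{-1},hyh^{-1}]=g[x,sys^{-1}]g^{-1}=1$. So we obtain a $\Gamma$-equivariant homomorphism $A(\mathcal G(\Gamma,S))\to\Pi$, hence a homomorphism $G(\Gamma,S)\to\Pi$. The two maps are mutually inverse on generators. The vertices $x_{D_1}$ and $y_{gD_2}$ commute if $g\in S$ and generate a free group otherwise. For $S=E=D_1D_2$, the third family of relations contains $[x,y]$ and follows from it by \eqref{eq:comm}, and the first two families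 need only be imposed on generators; this leaves the presentation of $G$.
\end{proof}

\begin{lemma}\label{lem:funct}
Let $(\Gamma',D_1',D_2',S')$ be data of the same kind and $f\colon\Gamma\to\Gamma'$ a homomorphism with $f(D_j)\subseteq D_j'$ and $f(S)\subseteq S'$. Then $f$ extends to $\hat f\colon G(\Gamma,S)\to G(\Gamma',S')$ with $x\mapsto x$, $y\mapsto y$.
\begin{enumerate}
\item[(a)] Let $\mathcal G_0$ be a full subgraph of $\mathcal G(\Gamma,S)$. Suppose that $f(g^{-1}g')\notin D_j'$ whenever $gD_j\neq g'D_j$ index vertices of $\mathcal G_0$ of the same type, and $f(g^{-1}h)\notin S'$ whenever $x_{gD_1},y_{hD_2}$ are non-adjacent vertices of $\mathcal G_0$. Then $\hat f$ is injective on $A(\mathcal G_0)$.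
\item[(b)] If $f$ is injective, $f^{-1}(D_j')=D_j$ and $f^{-1}(S')=S$, then $\hat f$ is injective.
\end{enumerate}
\end{lemma}

\begin{proof}
The extension exists by Lemma~\ref{lem:pres}, and it sends $x_{gD_1}$ to $x_{f(g)D_1'}$ and $y_{hD_2}$ to $y_{f(h)D_2'}$. This map of vertices preserves adjacency. Under the hypotheses of (a) it is injective on $\mathcal G_0$ and preserves non-adjacency there, so it carries $\mathcal G_0$ isomorphically onto a full subgraph. In (b), part (a) applies to the whole graph, and $\hat f(a\gamma)=\hat f(a)f(\gamma)$ is trivial only if $f(\gamma)=1$ and $\hat f(a)=1$.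
\end{proof}

\begin{lemma}\label{lem:sep}
Suppose that $\{1\},D_1,D_2$ and $S$ are $\mathcal K$-closed. Then every $w\ne1$ in $G(\Gamma,S)$ has nontrivial image in $\bar G=G(\Gamma/K,SK/K)$ for some $K\in\mathcal K$, where $\bar G$ is formed with the subgroups $D_jK/K$. Each such $\bar G$ is finitely generated and residually finite.
\end{lemma}

\begin{proof}
If $w$ has nontrivial image $\gamma$ in $\Gamma$, take $K\not\ni\gamma$. Otherwise $w\in A(\mathcal G_0)$ for a finite full subgraph $\mathcal G_0$. For $f\colon\Gamma\to\Gamma/K$ the conditions of Lemma~\ref{lem:funct}(a) read $g^{-1}g'\notin D_jK$ and $g^{-1}h\notin SK$. There are finitely many, each holds for some member of $\mathcal K$, and the intersection of these members satisfies them all. The group $\bar G$ is an extension of the right-angled Artin group of a finite graph by a finite group.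
\end{proof}

\section{The double coset $E$}\label{sec:E}

From now on $\Gamma,D_1,D_2,E$ are as in Section~\ref{sec:idea}. We have $\Gamma=F\rtimes\langle u\rangle$, where $F=\langle b,z\rangle*\langle c\rangle\cong\mathbb Z^2*\mathbb Z$ and $u$ acts by the automorphism $\sigma\colon b\mapsto bz,\ z\mapsto z,\ c\mapsto c$. Let $\Phi=D_2$, the free group on $b,c$, and define
\[
r\colon\Gamma\to\Phi,\quad b\mapsto b,\ c\mapsto c,\ z,u\mapsto1;\qquad\qquad \iota\colon\Phi\to\Gamma,\quad b\mapsto b,\ c\mapsto cu .
\]
Then $r\iota=\mathrm{id}$, so $D_1=\iota(\Phi)$ is free of rank $2$, and $\rho_1=\iota r$ and $\rho_2=r$ are idempotent endomorphisms of $\Gamma$ with images $D_1$ and $D_2$. This will handle the subgroups; the double coset needs an explicit description.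

\subsection*{The quotients $\Gamma_N$}
Theorem~\ref{thm:RZ} concerns free groups, while $\Gamma$ contains the free abelian subgroups $\langle b,z\rangle$ and $\langle u,c\rangle$ of rank $2$ and so is not virtually free. Giving $z$ and $u$ finite order removes them. Let $N=0$ or $N\ge2$, with $\mathbb Z/0=\mathbb Z$, and put
\[
F_N=F/\langle\langle z^N\rangle\rangle=\bigl(\langle b\rangle\times\langle z\mid z^N\rangle\bigr)*\langle c\rangle,\qquad \Gamma_N=\Gamma/\langle\langle z^N,u^N\rangle\rangle ,
\]
so that $\Gamma_0=\Gamma$. Since $\sigma^N$ is trivial on $F_N$, we have $\Gamma_N=F_N\rtimes\langle u\mid u^N\rangle$. Let $D_j(N)$ and $E_N=D_1(N)D_2(N)$ be the images of $D_j$ and $E$.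

Let $\Omega=\Phi/\langle b\rangle$ be the set of left cosets. For $Q=q\langle b\rangle$ put $z_Q=qzq^{-1}$, which is well defined as $[b,z]=1$. The \emph{height} $\operatorname{ht}\colon\Phi\to\mathbb Z$, $b\mapsto0$, $c\mapsto1$, descends to $\Omega$. Let $\Lambda_N$ be the free product of the cyclic groups $\langle z_Q\mid z_Q^N\rangle$, $Q\in\Omega$, and let $\Phi$ permute the $z_Q$ by left multiplication on $\Omega$. Then
\begin{equation}\label{eq:FN}
F_N\cong\Lambda_N\rtimes\Phi :
\end{equation}
the assignments $z\mapsto z_{\langle b\rangle}$ and $z_{q\langle b\rangle}\mapsto qzq^{-1}$, with the identity on $\Phi$, respect the relations and are mutually inverse. The group $\Lambda=\Lambda_0$ is free on the $z_Q$. Every $\lambda\ne1$ in $\Lambda_N$ has a unique \emph{normal form} $z_{Q_1}^{M_1}\cdots z_{Q_s}^{M_s}$ with $Q_i\ne Q_{i+1}$ and $M_i\not\equiv0\pmod N$, the exponents being taken modulo $N$; we call $z_{Q_s}^{M_s}$ its \emph{last syllable}. Every $g\in\Gamma_N$ can be written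
\begin{equation}\label{eq:decomp}
g=(cu)^e\lambda q,\qquad e\in\mathbb Z,\ \lambda\in\Lambda_N,\ q\in\Phi,
\end{equation}
by taking for $e$ an exponent sum of $u$ in $g$; for $N=0$ the expression is unique.

\subsection*{Elements of $D_1$}
Write $v\in\Phi$ in reduced form and name its prefixes:
\[
v=c^{\nu_0}b^{\kappa_1}c^{\nu_1}\cdots b^{\kappa_n}c^{\nu_n},\qquad v_j=c^{\nu_0}b^{\kappa_1}\cdots b^{\kappa_{j-1}}c^{\nu_{j-1}}\quad(1\le j\le n),
\]
where all $\kappa_j\neq0$ and $\nu_j\ne0$ for $0<j<n$. Put $P_j=v_j\langle b\rangle$, $h_j=\operatorname{ht}(v_j)$ and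
\[
\alpha(v)=z_{P_1}^{\kappa_1h_1}z_{P_2}^{\kappa_2h_2}\cdots z_{P_n}^{\kappa_nh_n}\in\Lambda .
\]
Each syllable $b^{\kappa_j}$ contributes its length times its height. The $P_j$ are pairwise distinct: for $i<j$ the word $v_i^{-1}v_j=b^{\kappa_i}c^{\nu_i}\cdots c^{\nu_{j-1}}$ is reduced and involves $c$. We claim that
\begin{equation}\label{eq:iota}
\iota(v)=\alpha(v)\,v\,u^{\operatorname{ht}(v)} .
\end{equation}
Indeed, $\iota(v)=c^{\nu_0}u^{\nu_0}b^{\kappa_1}c^{\nu_1}u^{\nu_1}\cdots$. Move the powers of $u$ to the right. The power that reaches $b^{\kappa_j}$ is $u^{h_j}$, and $u^{h}b^{\kappa}=b^\kappa z^{\kappa h}u^h$, while $u$ commutes with $c$. This gives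
\[
\iota(v)=c^{\nu_0}\,b^{\kappa_1}z^{\kappa_1h_1}\,c^{\nu_1}\,b^{\kappa_2}z^{\kappa_2h_2}\cdots c^{\nu_n}\,u^{\operatorname{ht}(v)} .
\]
Now move the powers of $z$ to the left for $j=1,2,\dots,n$ in turn, using $v_jb^{\kappa_j}z^m=z_{P_j}^m\,v_jb^{\kappa_j}$.

\begin{lemma}\label{lem:EN}
Let $V_N$ be the image of $\alpha(\Phi)$ in $\Lambda_N$. The element \eqref{eq:decomp} lies in $E_N$ if and only if $\lambda\in V_N$.
\end{lemma}

\begin{proof}
Since $(cu)^e\in D_1(N)$ and $q\in D_2(N)$, we must show that $\lambda\in E_N$ if and only if $\lambda\in V_N$. Let $\lambda=\iota(v)w=\alpha(v)vu^{\operatorname{ht}(v)}w$ with $v,w\in\Phi$. As $\lambda\in F_N$, the exponent $\operatorname{ht}(v)$ is $0$ modulo $N$, so $\lambda=\alpha(v)\cdot vw$, and \eqref{eq:FN} gives $\lambda=\alpha(v)$ in $\Lambda_N$. Conversely, given $v$, put $v'=vc^{-\operatorname{ht}(v)}$. Only $\nu_n$ has changed, so $\alpha(v)=\alpha(v')=\iota(v')v'^{-1}\in E$.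
\end{proof}

To decide whether $\lambda$ is some $\alpha(v)$ we must find $v$. The last syllable of $\lambda$ does this, because it names a coset, and the coset determines the relevant prefix. Each $Q\in\Omega$ contains a unique element $\hat Q$ whose reduced word does not end in $b^{\pm1}$. Put $\alpha_Q=\alpha(\hat Q)$. For $\kappa\ne0$ the last prefix of $\hat Qb^\kappa$ is $\hat Q$, so
\begin{equation}\label{eq:alphaQ}
\alpha(\hat Qb^\kappa)=\alpha_Q\,z_Q^{\kappa\operatorname{ht}(Q)}\qquad(\kappa\in\mathbb Z).
\end{equation}

\begin{lemma}\label{lem:crit}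
Let $1\ne\lambda\in\Lambda_N$ have last syllable $z_Q^M$, with $M\in\mathbb Z$, and let $h=\operatorname{ht}(Q)$. Then $\lambda\in V_N$ if and only if
\begin{itemize}
\item[$(A_N)$] $\lambda=\alpha_Qz_Q^M$ in $\Lambda_N$, and
\item[$(B_N)$] $\gcd(h,N)$ divides $M$; for $N=0$ this means $h\mid M$.
\end{itemize}
\end{lemma}

\begin{proof}
Condition $(B_N)$ says that $\kappa h\equiv M\pmod N$ has a solution $\kappa\in\mathbb Z$. Given both conditions, \eqref{eq:alphaQ} shows that $\lambda$ is the image of $\alpha(\hat Qb^\kappa)$. Conversely, let $\lambda$ be the image of $\alpha(v)$. The $P_j$ are distinct, so deleting the factors with $\kappa_jh_j\equiv0$ leaves the normal form of $\lambda$. If $j$ is the index of the last remaining factor, then $Q=P_j$, $h=h_j$ and $M\equiv\kappa_jh$, which gives $(B_N)$. The prefix $v_j$ does not end in $b^{\pm1}$, since either $j=1$ and $v_1=c^{\nu_0}$, or $\nu_{j-1}\ne0$. So $v_j=\hat Q$, the product of the first $j-1$ factors of $\alpha(v)$ is $\alpha(v_j)=\alpha_Q$, and $(A_N)$ holds.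
\end{proof}

\begin{example}\label{ex:crit}
For $Q=c^h\langle b\rangle$ we have $\hat Q=c^h$ and $\alpha_Q=1$. So for $m\neq0$ the element $c^hz^mc^{-h}=z_Q^m$ satisfies $(A_0)$, and it lies in $E$ if and only if $h\mid m$. In particular $c^pzc^{-p}\notin E$; this is where $p\ge2$ is needed. For $Q=cbc\langle b\rangle$ we have $\alpha_Q=z_{c\langle b\rangle}$ and $\operatorname{ht}(Q)=2$. So $z_{c\langle b\rangle}z_Q^{2}$ lies in $E$, while $z_Q^2$ violates $(A_0)$ and $z_{c\langle b\rangle}z_Q$ violates $(B_0)$.
\end{example}

The passage from $\Gamma$ to $\Gamma_N$ affects only condition $(B)$, once $N$ is large.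

\begin{lemma}\label{lem:large}
\begin{enumerate}
\item[(a)] Each $\gamma\ne1$ in $\Gamma$ has nontrivial image in $\Gamma_N$ for all large $N$.
\item[(b)] Let $g=(cu)^e\lambda q\in\Gamma$, where $\lambda\ne1$ has last syllable $z_Q^M$, and let $h=\operatorname{ht}(Q)$. For all large $N$, the image of $g$ lies in $E_N$ if and only if $(A_0)$ holds and $\gcd(h,N)\mid M$. In particular, if $(A_0)$ fails or $h=0$, the image of $g$ lies outside $E_N$ for all large $N$.
\end{enumerate}
\end{lemma}

\begin{proof}
An element of $\Lambda$ keeps its normal form in $\Lambda_N$ once $N$ exceeds the absolute values of its exponents. For (a), write $\gamma=\lambda qu^e$ and use $\Gamma_N=(\Lambda_N\rtimes\Phi)\rtimes\mathbb Z/N$ with $N>|e|$ as well. For (b), apply the first sentence to $\lambda$ and to $\lambda^{-1}\alpha_Qz_Q^M$: for large $N$ the image of $\lambda$ has last syllable $z_Q^M$, and $(A_N)$ is equivalent to $(A_0)$. Now use Lemmas~\ref{lem:EN} and~\ref{lem:crit}. If $h=0$, then $\gcd(h,N)=N$ does not divide $M$ for $N>|M|$.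
\end{proof}

\section{Proof of Theorem~\ref{thm:main}}\label{sec:proof}

\subsection*{Residual finiteness of $G$}
The next proposition is needed here for all finite groups, and in Section~\ref{sec:res} for $\ell$-groups.

\begin{proposition}\label{prop:ENclosed}
Let $N\ge2$. Let $\mathcal C$ be the class of all finite groups or, if $N$ is a power of a prime $\ell$, the class of finite $\ell$-groups. Then $\{1\}$ and $E_N$ are $\mathcal C$-closed in $\Gamma_N$.
\end{proposition}

\begin{proof}
We first find a free normal subgroup $L$ with $\Gamma_N/L\in\mathcal C$. Let $U_N=(\mathbb Z/N)^2\rtimes\mathbb Z/N$ be the Heisenberg group over $\mathbb Z/N$: the normal subgroup has basis $b,z$, and the generator $u$ acts by $b\mapsto bz$, $z\mapsto z$. It has order $N^3$, so $U_N\in\mathcal C$. Let $L$ be the kernel of the map $\Gamma_N\to U_N$ that kills $c$ and preserves the other names. The exponent of $u$ modulo $N$ factors through $U_N$, so $L\le F_N$. By the Kurosh subgroup theorem, a subgroup of a free product is a free product of a free group and of some of its intersections with conjugates of the factors.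 Here $L\cap\langle b,z\rangle=\langle b^N\rangle$ and $L\cap\langle c\rangle=\langle c\rangle$, and as $L$ is normal, all intersections are conjugates of these infinite cyclic groups. So $L$ is free.

By Lemma~\ref{lem:closed}(c), $\{1\}$ is $\mathcal C$-closed in $\Gamma_N$. The maps $\rho_j$ kill $z$ and $u$, so they induce idempotent endomorphisms of $\Gamma_N$ with images $D_j(N)$, and these are $\mathcal C$-closed by Lemma~\ref{lem:closed}(b). The subgroup $L_j=D_j(N)\cap L$ has finite index in the finitely generated group $D_j(N)$, so it is finitely generated, and it is $\mathcal C$-closed in $L$ by Lemma~\ref{lem:closed}(c). By Theorem~\ref{thm:RZ}, $L_1L_2$ is $\mathcal C$-closed in $L$, hence in $\Gamma_N$. Writing $D_1(N)=\bigcup aL_1$ and $D_2(N)=\bigcup L_2d$ as finite unions of cosets, we get $E_N=\bigcup aL_1L_2d$, and Lemma~\ref{lem:closed}(a) applies.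
\end{proof}

A subgroup $K\trianglelefteq\Gamma_N$ that separates the image of $g$ from the image of $S$ pulls back to a subgroup of $\Gamma$ with the same quotient that separates $g$ from $S$. We use this without further mention.

\begin{proposition}\label{prop:GRF}
The sets $\{1\},D_1,D_2,E$ are closed in $\Gamma$, and $G$ is residually finite.
\end{proposition}

\begin{proof}
The set $\{1\}$ is closed by Lemma~\ref{lem:large}(a) and Proposition~\ref{prop:ENclosed}, and then $D_j=\rho_j(\Gamma)$ is closed by Lemma~\ref{lem:closed}(b). Let $g=(cu)^e\lambda q\notin E$. Then $\lambda\notin V_0$, so $\lambda\ne1=\alpha(1)$, and $(A_0)$ or $(B_0)$ fails. By Proposition~\ref{prop:ENclosed} it suffices to find $N\geq2$ with the image of $g$ outside $E_N$. If $(A_0)$ fails or $h=0$, Lemma~\ref{lem:large}(b) provides it. Otherwise $h\ne0$ and $h\nmid M$; take for $N$ a large multiple of $h$, so that $\gcd(h,N)=|h|$ does not divide $M$. Now Lemmas~\ref{lem:pres} and~\ref{lem:sep} show that $G=G(\Gamma,E)$ is residually finite.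
\end{proof}

The last case, where $N$ must share prime factors with $h$, is the one that finite quotients of $H_p$ cannot always imitate.

\subsection*{Injectivity of $\phi$}
Let $\psi=\phi|_\Phi\colon b\mapsto b,\ c\mapsto c^p$. We have
\begin{equation}\label{eq:commute}
\phi\iota=\iota\psi,\qquad r\phi=\psi r,\qquad\text{hence}\qquad \phi\rho_j=\rho_j\phi\quad(j=1,2).
\end{equation}
Indeed, both sides of the first identity fix $b$ and send $c$ to $(cu)^p$; both sides of the second fix $b$, send $c$ to $c^p$ and kill $z,u$; and $\phi\iota r=\iota\psi r=\iota r\phi$.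

\begin{proposition}\label{prop:inj}
The endomorphism $\phi$ of $\Gamma$ is injective, $\phi^{-1}(D_j)=D_j$ and $\phi^{-1}(E)=E$. Hence $\phi$ is injective on $G$.
\end{proposition}

\begin{proof}
The map $\psi$ multiplies the exponents $\nu_j$ of a reduced word by $p$ and keeps the $\kappa_j$. So $\psi$ is injective, $\psi^{-1}(\langle b\rangle)=\langle b\rangle$, and $\psi$ induces an injection $Q\mapsto\psi Q$ of $\Omega$ with $\operatorname{ht}(\psi Q)=p\operatorname{ht}(Q)$ and $\widehat{\psi Q}=\psi(\hat Q)$. As $\phi(z_Q)=z_{\psi Q}^p$, the map $\phi$ sends normal forms in $\Lambda$ to normal forms and is injective on $\Lambda$. Since $\phi(\lambda qu^e)=\phi(\lambda)\psi(q)u^{pe}$, it is injective on $\Gamma=(\Lambda\rtimes\Phi)\rtimes\langle u\rangle$.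

The generators of $D_j$ are sent to powers of themselves, so $\phi(D_j)\subseteq D_j$ and $\phi(E)\subseteq E$. If $\phi(g)\in D_j$, then $\phi(g)=\rho_j\phi(g)=\phi(\rho_j(g))$, so $g=\rho_j(g)\in D_j$.

Apply $\phi$ to \eqref{eq:iota} and compare with \eqref{eq:iota} for $\psi(v)$, using $\phi\iota=\iota\psi$. This gives $\phi(\alpha(v))=\alpha(\psi(v))$, and so $\phi(\alpha_Q)=\alpha_{\psi Q}$. Now let $g=(cu)^e\lambda q$ with $\phi(g)\in E$. Since $\phi(g)=(cu)^{pe}\phi(\lambda)\psi(q)$, we have $\phi(\lambda)\in V_0$. If $\lambda=1$, then $g\in E$. Otherwise let $z_Q^M$ be the last syllable of $\lambda$ and $h=\operatorname{ht}(Q)$; the last syllable of $\phi(\lambda)$ is $z_{\psi Q}^{pM}$. Condition $(A_0)$ for $\phi(\lambda)$ reads $\phi(\lambda)=\alpha_{\psi Q}z_{\psi Q}^{pM}=\phi(\alpha_Qz_Q^M)$, which gives $(A_0)$ for $\lambda$ by injectivity. Condition $(B_0)$ reads $ph\mid pM$, which gives $h\mid M$. So $\lambda\in V_0$ and $g\in E$. The last claim is Lemma~\ref{lem:funct}(b), since $\hat\phi$ agrees with $\phi$ on the generators of $G$.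
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
By Propositions~\ref{prop:GRF} and~\ref{prop:inj}, $G$ is residually finite and $\phi$ is an injective endomorphism, so $G$ embeds in $H_p$. By Example~\ref{ex:crit}, $g=c^pzc^{-p}\notin E$, so $[x,gyg^{-1}]\neq1$ by Lemma~\ref{lem:pres}. By Proposition~\ref{prop:dies} this element dies in every finite quotient of $H_p$.
\end{proof}

For $p=1$ the map $\phi$ is the identity, $g=czc^{-1}$ lies in $E$, and $G*_\phi=G\times\mathbb Z$ is residually finite.

\section{The finite residual of $H_p$}\label{sec:res}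

Let $\mathcal K_p$ be the family of $\phi$-stable subgroups of $\Gamma$, and let
\[
E_p=\bigcap_{K\in\mathcal K_p}EK
\]
be the set of elements that these subgroups cannot separate from $E$. Since $D_1EKD_2=EK$, we have $D_1E_pD_2=E_p$, so the graph $\mathcal G_p=\mathcal G(\Gamma,E_p)$ and the group $G_p=G(\Gamma,E_p)=A(\mathcal G_p)\rtimes\Gamma$ are defined. The theorem says that $E_p$ arises from $E$ by making $p$ invertible in condition $(B_0)$, and that this is all that finite quotients of $H_p$ fail to see.

\begin{theorem}\label{thm:residual}
Let $p\geq2$, and let $R$ be the intersection of all subgroups of finite index of $H_p$.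
\begin{enumerate}
\item[(1)] Let $g=(cu)^e\lambda q$ with $\lambda\in\Lambda$, $q\in\Phi$. Then $g\in E_p$ if and only if either $\lambda=1$, or $\lambda\neq1$ has last syllable $z_Q^M$, condition $(A_0)$ holds, and $\operatorname{ht}(Q)\mid p^jM$ for some $j\ge0$.
\item[(2)] $R$ is the normal closure of $\{[x,gyg^{-1}]:g\in E_p\}$ in $H_p$. For $g\in\Gamma$ we have $[x,gyg^{-1}]\in R$ if and only if $g\in E_p$, while $[x,gyg^{-1}]=1$ if and only if $g\in E$. The map $\phi$ induces an injective endomorphism of $G_p$, and $H_p/R$ is the ascending HNN-extension $G_p*_\phi$.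
\item[(3)] For $h\ne0$, $m\ne0$ and $g=c^hz^mc^{-h}$, the commutator $[x,gyg^{-1}]$ is a nontrivial element of $R$ if and only if $h\nmid m$ but $h\mid p^jm$ for some $j$.
\end{enumerate}
\end{theorem}

The new difficulty is that every separation must be achieved by a $\phi$-stable subgroup. Finite $\ell$-groups with $\ell\nmid p$ supply enough of them, because taking $p$-th powers loses nothing there.

\begin{lemma}\label{lem:ell}
Let $\ell$ be a prime not dividing $p$. Every normal subgroup $K_0$ of $\ell$-power index in $\Gamma$ contains a $\phi$-stable subgroup of $\ell$-power index.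
\end{lemma}

\begin{proof}
Let $K$ be the intersection of the kernels of all homomorphisms from $\Gamma$ to $\ell$-groups of order at most $[\Gamma:K_0]$. As $\Gamma$ is finitely generated, there are finitely many kernels, so $\Gamma/K$ is a finite $\ell$-group, and $K\le K_0$. If $f$ is such a homomorphism, so is $f\phi$; hence $\phi(K)\subseteq K$. The image of $\bar\phi$ contains $\bar b,\bar z^p,\bar c^p,\bar u^p$. An element of order prime to $p$ is a power of its $p$-th power, so $\bar\phi$ is onto, hence an automorphism.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:residual}(1)]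
If $\lambda=1$, then $g\in E\subseteq E_p$. So let $\lambda\ne1$ and $h=\operatorname{ht}(Q)$.

Suppose $(A_0)$ holds and $p^jM=\kappa'h$. Let $K\in\mathcal K_p$. The automorphism $\bar\phi$ of $\Gamma/K$ sends $\bar z$ to $\bar z^p$, so the order $d$ of $\bar z$ is prime to $p$. Choose $\kappa$ with $p^j\kappa\equiv\kappa'\pmod d$. Then $p^j\kappa h\equiv p^jM$, so $\kappa h\equiv M\pmod d$. By \eqref{eq:alphaQ}, $\lambda'=\alpha_Qz_Q^{\kappa h}\in V_0$, and $\lambda'K=\lambda K$ because $z_Q^d\in K$. Hence $g\in(cu)^e\lambda'qK\subseteq EK$.

Suppose the condition fails. We find a prime $\ell\nmid p$ and a power $N$ of $\ell$ with the image of $g$ outside $E_N$. If $(A_0)$ fails or $h=0$, any prime $\ell\nmid p$ and any large power will do, by Lemma~\ref{lem:large}(b). Otherwise $h\neq0$ and $h\nmid p^jM$ for all $j$. Let $h'$ be the largest divisor of $h$ prime to $p$. Then $h/h'$ divides some $p^j$, so $h'\nmid M$, and some prime power $\ell^a$ divides $h'$ but not $M$. For a large power $N$ of $\ell$ we have $\ell^a\mid\gcd(h,N)$, so $\gcd(h,N)\nmid M$ and Lemma~\ref{lem:large}(b) applies again.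 By Proposition~\ref{prop:ENclosed}, $g\notin EK_0$ for some $K_0\trianglelefteq\Gamma$ of $\ell$-power index, and by Lemma~\ref{lem:ell}, $g\notin EK$ for some $K\in\mathcal K_p$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:residual}(2) and (3)]
\emph{The quotient $H'$.} For $K\in\mathcal K_p$ write bars for images in $\Gamma/K$. The automorphism $\bar\phi$ maps the finite sets $\bar D_j$ and $\bar E$ into themselves, hence onto themselves. So $\phi^{-1}(EK)=EK$ for all $K\in\mathcal K_p$, and $\phi^{-1}(E_p)=E_p$. By Proposition~\ref{prop:inj} and Lemma~\ref{lem:funct}(b), $\phi$ extends to an injective endomorphism of $G_p$ fixing $x,y$. By Lemma~\ref{lem:pres}, $G_p$ is $G$ with the added relations $[x,gyg^{-1}]=1$, $g\in E_p$. Comparing presentations, $H'=G_p*_\phi$ equals $H_p/R'$, where $R'$ is the normal closure of these commutators.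

\emph{$R'\subseteq R$.} Let $\theta$ be a homomorphism from $H_p$ to a finite group. Then $K=\Gamma\cap\ker\theta$ is $\phi$-stable, since $\theta(\phi(g))$ is conjugate to $\theta(g)$. If $g\in E_p$, then $g=g'k$ with $g'\in E$ and $k\in K$, so $\theta([x,gyg^{-1}])=\theta([x,g'yg'^{-1}])=1$ by \eqref{eq:comm}.

\emph{The sets $\{1\},D_1,D_2,E_p$ are $\mathcal K_p$-closed.} Let $1\ne\gamma\in\Gamma$ and fix a prime $\ell\nmid p$. By Lemma~\ref{lem:large}(a) and Proposition~\ref{prop:ENclosed} with $N$ a large power of $\ell$, $\gamma$ lies outside a normal subgroup of $\ell$-power index, hence outside some $K\in\mathcal K_p$ by Lemma~\ref{lem:ell}. For $K\in\mathcal K_p$, \eqref{eq:commute} gives $\phi^{-1}\rho_j^{-1}(K)=\rho_j^{-1}\phi^{-1}(K)=\rho_j^{-1}(K)$, so Lemma~\ref{lem:closed}(b) applies to $D_j$. Finally $E\subseteq E_p\subseteq EK$ gives $E_pK=EK$, so $E_p=\bigcap_KE_pK$.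

\emph{$H'$ is residually finite.} By Lemma~\ref{lem:stable}(a) it suffices to treat $1\ne w\in G_p$. By Lemma~\ref{lem:sep}, $w$ has nontrivial image in the finitely generated residually finite group $\bar G=G(\Gamma/K,\bar E)$ for some $K\in\mathcal K_p$. Since $\bar\phi^{\pm1}$ preserve $\bar D_j$ and $\bar E$, Lemma~\ref{lem:funct} extends $\bar\phi$ to an automorphism of $\bar G$ fixing $x,y$. The map $G_p\to\bar G$ intertwines $\phi$ with $\bar\phi$, as both composites agree on $\Gamma,x,y$. So it extends to $H'\to\bar G*_{\bar\phi}$. The target contains $\bar G$ and is residually finite by Lemma~\ref{lem:stable}(c), so $w$ survives in a finite quotient of $H'$.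

Therefore $R\subseteq R'$, so $R=R'$ and $H_p/R=H'$. As $G_p$ embeds in $H'$ and $G$ in $H_p$, Lemma~\ref{lem:pres} for $S=E_p$ and $S=E$ gives the two equivalences in (2). For (3), $g=z_Q^m$ with $Q=c^h\langle b\rangle$ satisfies $(A_0)$, and $g\in E$ exactly when $h\mid m$, by Example~\ref{ex:crit}; apply (1) and (2).
\end{proof}

\section{Classifying spaces}\label{sec:dim}

A $K(\pi,1)$ is a connected CW complex with fundamental group $\pi$ and contractible universal cover. We use the following standard fact. Let $X$ be a $K(\pi,1)$ and $Z$ a $K(C,1)$, and let $f_0,f_1\colon Z\to X$ be based cellular maps inducing injections $C\to\pi$; every homomorphism $C\to\pi$ is induced by a based cellular map. Then the complex obtained from $X$ by attaching $Z\times[0,1]$ along its two ends via $f_0$ and $f_1$ is a $K(\pi',1)$, where $\pi'$ is the HNN-extension of $\pi$ whose stable letter conjugates one injection to the other. Its dimension is $\max(\dim X,\dim Z+1)$, and it is finite if $X$ and $Z$ are.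

\begin{proof}[Proof of Theorem~\ref{thm:dim}]
The complex $W=T^2\vee S^1$ is a finite $2$-dimensional $K(F,1)$. Taking $X=Z=W$ with maps inducing the identity and $\sigma$ gives a finite $3$-dimensional $K(\Gamma,1)$. The presentation of $G$ exhibits two further HNN-extensions, each with both injections equal to the inclusion:
\[
G_1=\langle\Gamma,x\mid x\text{ centralizes }D_1\rangle,\qquad G=\langle G_1,y\mid y\text{ centralizes }C\rangle,\qquad C=\langle b,c,x\rangle\le G_1 .
\]
Since $D_1$ is free of rank $2$, a wedge of two circles is a $K(D_1,1)$, and $G_1$ has a finite $3$-dimensional $K(G_1,1)$. It remains to show $C\cong F$; then $Z=W$ gives a finite $3$-dimensional $K(G,1)$.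

The proof of Lemma~\ref{lem:pres}, with $y$ omitted, shows that $G_1$ is the semidirect product of the free group on the symbols $x_{gD_1}$ with $\Gamma$. The subgroup $C$ is the semidirect product of the free group on the $\Phi$-orbit of $x_{D_1}$ with $\Phi$, and this orbit is $\Phi/(\Phi\cap D_1)$. We claim that $\Phi\cap D_1=\langle b\rangle$. Let $v\in\Phi\cap D_1$. Then $v=\rho_1(v)=\iota(v)$, so \eqref{eq:iota} gives $\operatorname{ht}(v)=0$ and $\alpha(v)=1$. As the $P_j$ are distinct and $\kappa_j\neq0$, all $h_j$ vanish. If $n\ge2$, then $\nu_1=h_2-h_1=0$, which is excluded. If $n=1$, then $\nu_0=h_1=0$ and $\nu_1=\operatorname{ht}(v)=0$, so $v=b^{\kappa_1}$. If $n=0$, then $v=c^{\operatorname{ht}(v)}=1$. Thus the orbit is $\Omega$, and $C\cong\Lambda\rtimes\Phi\cong F$ by \eqref{eq:FN}.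

Hence $\operatorname{cd}G\le3$. Cohomological dimension does not increase on passing to subgroups and is infinite for nontrivial finite cyclic groups, so $G$ is torsion-free. The subgroup $\langle b,z,u\rangle=\mathbb Z^2\rtimes\mathbb Z$ of $\Gamma\le G$ is the integral Heisenberg group. It is the fundamental group of a closed orientable aspherical $3$-manifold, the mapping torus of the linear homeomorphism of $T^2$ inducing $b\mapsto bz$, $z\mapsto z$, so it has cohomological dimension $3$. Therefore $\operatorname{cd}G=3$. Finally, take $X=Z$ to be the $K(G,1)$ just built, with maps inducing the identity and $\phi$; here the injectivity of $\phi$ is used. The result is a finite $K(H_p,1)$ of dimension at most $4$.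
\end{proof}

\begin{thebibliography}{9}

\bibitem{DJ} Davis and Januszkiewicz, 2000.

\bibitem{HW} Hsu and Wise, 1999.

\bibitem{Niblo} G.~Niblo, \emph{J. Pure Appl. Algebra} \textbf{78} (1992).

\bibitem{problem} \emph{Non-Hopfian Ascending HNN-Extension}, \texttt{https://www.emergentmind.com/topics/non-hopfian-ascending-hnn-extension}.

\bibitem{RZ93} L.~Ribes and P.~Zalesskii, \emph{Bull. LMS} \textbf{25} (1993).

\bibitem{RZ94} L.~Ribes and P.~Zalesskii, \emph{Internat. J. Algebra Comput.} \textbf{4} (1994).

\end{thebibliography}
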